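# The smallest singular value of a random matrix whose rows are transformed one by one

## 1. A polynomial bound, uniform in the shift and in the row maps

For $A\in\mathcal M_n(\mathbb C)$ write
$$s(A)=\min_{\|x\|_2=1}\|Ax\|_2,\qquad \|A\|=\max_{\|x\|_2=1}\|Ax\|_2 .$$

**Theorem 1.** Fix a probability distribution $\mu$ on $\mathbb C$ with mean $m$ and unit variance, not depending on $n$, and constants $0<s_-\le s_+<\infty$ and $c>0$. Let $X\in\mathcal M_n(\mathbb C)$ have i.i.d. entries of law $\mu$ and rows $R_1,\dots,R_n$. Let $A_1,\dots,A_n\in\mathcal M_n(\mathbb C)$ be deterministic invertible matrices with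
$$s_-\le\min_k s(A_k)\le\max_k\|A_k\|\le s_+ ,$$
and let $Y$ be the matrix with rows $R_1A_1,\dots,R_nA_n$. For every $a>0$ put
$$b=\lceil 16(a+2)\rceil\Big(\frac a2+c+6\Big)+\frac52 .$$
For every $K>0$ there is $n_0$, depending only on $a,c,K,s_\pm$ and $\mu$, such that
$$\mathbb P\big(s(Y+A)\le n^{-b}\big)\le n^{-a}$$
for all $n\ge n_0$, all deterministic $A\in\mathcal M_n(\mathbb C)$ with $\|A\|\le Kn^c$, and all families $A_1,\dots,A_n$ as above.

In words: each row of a random matrix is pushed through its own well-conditioned linear map, then an arbitrary matrix of polynomial norm is added. The result is invertible with probability at least $1-n^{-a}$, and even quantitatively so: its smallest singular value exceeds a power of $1/n$. The order of quantifiers matters. The exponent $b$ depends on $a$ and $c$ only, and the threshold $n_0$ is uniform over the shift $A$ and over the row maps.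

Finite variance enters only to bound the lengths of the rows. The real work is in a statement with no moments. For constants $r_0,p_0>0$ and $\Lambda\ge1$, say that a complex random variable $x$ satisfies (H) if
$$\sup_{z\in\mathbb C}\mathbb P(|x-z|\le r_0)\le 1-p_0\quad\text{and}\quad\mathbb P(|x|>\Lambda)\le p_0/4.\tag{H}$$
The first half says that $x$ is not nearly constant, the second that it is usually bounded. For a Rademacher variable ($\pm1$ with probability $\frac12$ each), a disc of radius $\frac12$ contains at most one of $\pm1$, so (H) holds with $r_0=\frac12$, $p_0=\frac12$, $\Lambda=1$.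

**Theorem 2.** Let $a>0$ and $B,c,c_1\ge0$. Set $L=\lceil16(a+2)\rceil$, $D=B+c+2c_1+1$, $b=LD+c_1+\frac32$. There is $n_0=n_0(a,B,c,c_1,r_0,p_0,\Lambda)$ such that the following holds for $n\ge n_0$. Let $X$ have independent entries, not necessarily identically distributed, all satisfying (H). Let $n^{-c_1}\le s(A_k)\le\|A_k\|\le n^{c_1}$ for all $k$, and $\|A\|\le n^c$. Then, with $Y$ having rows $R_kA_k$,
$$\mathbb P\Big(s(Y+A)\le n^{-b},\ \max_k\|R_k\|_2\le n^B\Big)\le\tfrac12n^{-a}.$$

The last main result says that the growth of $b$ cannot be avoided.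

**Theorem 3.** Let $c>\frac12$ and let $\ell\ge0$ be an integer. Let $\mu$ be the Rademacher law and $A_1=\dots=A_n=I$. There are $C,\kappa>0$ depending on $c,\ell$ such that for all large $n$ there is $A$ with $\|A\|=n^c$ and
$$\mathbb P\big(s(X+A)\le Cn^{-(\ell+1)(c-1/2)}\big)\ge\kappa\,n^{-\ell(\ell+1)/4}.$$
Hence any exponent $b$ admissible in Theorem 1 (for this $\mu$, and $s_-\le1\le s_+$) satisfies $b\ge(\ell+1)(c-\frac12)$ whenever $a>\ell(\ell+1)/4$. In particular $b\ge c-\frac12$ for every $a>0$, and $b\to\infty$ as $a\to\infty$, at rate at least of order $(2c-1)\sqrt a$.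

Polynomial lower bounds on $s(A_k)$ cannot be dropped in Theorem 2 either. Take $A=0$, Rademacher entries and $A_k=\theta_nI$. Then $s(Y)\le\theta_n\|X\|\le\theta_nn$, because the Hilbert–Schmidt norm of $X$ is $n$. The rows have norm $\sqrt n$, so with $B=\frac12$ no $b$ works when $\theta_n$ decays faster than every power of $n$.

**Deduction of Theorem 1 from Theorem 2.** First we produce (H). If no pair $r_0,p_0$ worked for $\mu$, then for every integer $\nu\ge1$ there would be $z_\nu$ with $\mathbb P(|x-z_\nu|\le1/\nu)>1-1/\nu$. For $\nu,\nu'\ge2$ two such events have probabilities greater than $\frac12$, so they intersect, and $|z_\nu-z_{\nu'}|\le1/\nu+1/\nu'$. So $z_\nu$ converges to some $z$ with $|z-z_\nu|\le1/\nu$, and $\mathbb P(|x-z|\le2/\nu)>1-1/\nu$ for all $\nu\ge 2$. Thus $x=z$ almost surely, which contradicts unit variance. Hence $r_0,p_0$ exist, then $\Lambda$ exists, and all three depend only on $\mu$.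

For $n$ large, $n^{-1}\le s_-\le s_+\le n$ and $Kn^c\le n^{c+1}$. Apply Theorem 2 with $c_1=1$, with $c+1$ in place of $c$, and with $B=\frac a2+2$. Then $D=(\frac a2+2)+(c+1)+2+1=\frac a2+c+6$ and $b=LD+\frac52$, as announced. By Markov's inequality,
$$\mathbb P\Big(\max_k\|R_k\|_2>n^B\Big)\le n^{-2B}\sum_{i,j}\mathbb E|X_{ij}|^2=(1+|m|^2)\,n^{2-2B}=(1+|m|^2)\,n^{-a-2}\le\tfrac12n^{-a}$$
for $n$ large. Adding the two bounds gives Theorem 1. $\square$

**Conventions.** $D(t)=\{z\in\mathbb C:|z|\le t\}$; $\lambda$ is Lebesgue measure on $\mathbb C\cong\mathbb R^2$; $kT=T+\dots+T$ with $k$ summands; $\mathbb E[Z;G]=\mathbb E[Z1_G]$. A row times a column is the bilinear product, without conjugation.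

## 2. One deleted row, and the Gaussian case by hand

Let $M=Y+A$, with rows $M_i=R_iA_i+a_i$, where $a_i$ is the $i$-th row of $A$. The following reduction replaces a matrix question by a scalar one.

Since $M$ and its transpose have the same singular values, $s(M)=\min\|yM\|_2$ over unit row vectors $y$. Suppose $s(M)\le\varepsilon$ and take a unit $y$ with $\|yM\|_2\le\varepsilon$. Some index $d$ has $|y_d|\ge n^{-1/2}$. The $n-1$ rows $M_i$, $i\ne d$, have a common kernel vector: let $w^{(d)}$ be a unit vector with $M_iw^{(d)}=0$ for all $i\ne d$. Then $yMw^{(d)}=y_dM_dw^{(d)}$, whence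
$$s(M)\le\varepsilon\ \Longrightarrow\ |M_dw^{(d)}|\le\sqrt n\,\varepsilon\ \text{ for some }d .\tag{1}$$
We choose $w^{(d)}$ as a Borel function of $(R_i)_{i\ne d}$. If $N$ is the matrix of the rows $M_i$, $i\neq d$, the orthogonal projection onto its kernel is $P=\lim_{\varepsilon\downarrow0}\varepsilon(\varepsilon I+N^*N)^{-1}$, a Borel function of $N$; take the first nonzero vector among $Pe_1,\dots,Pe_n$ and normalize it. The point of this choice is that $R_d$ is independent of $w^{(d)}$.

**Complex Gaussian entries.** Suppose the entries have density $\pi^{-1}e^{-|x|^2}$. Given $w=w^{(d)}$, the number $R_dA_dw$ is complex Gaussian with variance $\|A_dw\|_2^2\ge s_-^2$, so its density is at most $1/(\pi s_-^2)$. It therefore lies in a given disc of radius $\beta$ with probability at most $\beta^2/s_-^2$. By (1) and a union bound over $d$, $\mathbb P(s(M)\le n^{-b})\le n^{2-2b}/s_-^2$, and any $b>\frac a2+1$ is admissible, for every shift $A$ of whatever norm.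

**Equal row maps.** If $A_1=\dots=A_n=G$, then $Y+A=(X+AG^{-1})G$ and $s(Y+A)\ge s(X+AG^{-1})\,s_-$, with $\|AG^{-1}\|\le Kn^c/s_-$. So equal row maps reduce to $G=I$ at once. No such factorization is available when the $A_k$ differ.

Thus two difficulties are left: entries with atoms, and row maps that differ. Theorem 3 concerns the first one alone, and we prove it now.

## 3. Discrete entries and a guessed shift: proof of Theorem 3

*What to expect for $\ell=0$.* Put $\Theta=n^c$ with $c>\frac12$ and $A=\operatorname{diag}(-1,\Theta,\dots,\Theta)$. Choose a vector $w=(1,u)^\top$ killing the last $n-1$ coordinates of $(X+A)w$. The first coordinate is then $x_{11}-1+zu$, where $z$ is the rest of the first row of $X$. Half of the time $x_{11}=1$, and only $zu$ is left. The vector $u$ has norm of order at most $\sqrt n/\Theta$ and $z$ is an independent sign vector, so $zu$ is of order at most $n^{1/2-c}$. This already forces $b\ge c-\frac12$. To go further, expand $zu$ in powers of $1/\Theta$: its coefficients are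 integers, so they can be guessed, at a polynomial cost in probability.

**Step 1 (set-up).** *We solve $n-1$ equations exactly.* Let $A=\operatorname{diag}(\alpha,\Theta,\dots,\Theta)$ with $\alpha$ real, $|\alpha|\le2$, to be chosen; for $n$ large $\|A\|=n^c$. Write
$$X=\begin{pmatrix}x_{11}&z\\ x&X'\end{pmatrix}.$$
There is a constant $C_0$ with $\mathbb P(\|X'\|\le C_0\sqrt n)\to1$ (Vershynin, *High-Dimensional Probability*, Thm 4.4.5). Let $\Omega=\{\|X'\|\le C_0\sqrt n\}$, so $\mathbb P(\Omega)\ge\frac12$ for $n$ large. As $c>\frac12$, also $C_0\sqrt n\le\Theta/2$ for $n$ large, so on $\Omega$ the matrix $\Theta+X'$ is invertible with $\|(\Theta+X')^{-1}\|\le2/\Theta$. On $\Omega$ put $u=-(\Theta+X')^{-1}x$ and $w=(1,u)^\top$, so $\|w\|\ge1$. Coordinates $2,\dots,n$ of $(X+A)w$ are $x+(X'+\Theta)u=0$, and the first is $x_{11}+\alpha+zu$.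

**Step 2 (expansion).** *We separate the integers from a small remainder.* The finite Neumann identity is
$$(\Theta+X')^{-1}=\sum_{q=0}^{\ell-1}(-1)^q\Theta^{-q-1}X'^q+(-1)^\ell\Theta^{-\ell}X'^\ell(\Theta+X')^{-1};$$
it follows by iterating $(\Theta+X')^{-1}=\Theta^{-1}-\Theta^{-1}X'(\Theta+X')^{-1}$. With $I_q=zX'^qx\in\mathbb Z$ and $J=zX'^\ell(\Theta+X')^{-1}x$,
$$zu=-\sum_{q=0}^{\ell-1}(-1)^q\Theta^{-q-1}I_q-(-1)^\ell\Theta^{-\ell}J .$$

**Step 3 (sizes).** *We bound the number of integer tuples to be guessed.* Given $(X',x)$ in $\Omega$, the row $z$ is an independent Rademacher vector, so $\mathbb E[|zv|^2\mid X',x]=\|v\|_2^2$ for any $v$ determined by $(X',x)$. Hence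
$$\mathbb E[I_q^2\mid X',x]\le(C_0^2n)^qn,\qquad \mathbb E[|J|^2\mid X',x]\le(C_0^2n)^\ell(2/\Theta)^2n .$$
By Chebyshev's inequality and a union bound over these $\ell+1$ variables there is $C_\ell$ such that, given $\Omega$, with probability at least $\frac12$,
$$|I_q|\le C_\ell n^{(q+1)/2}\ (0\le q<\ell),\qquad |J|\le C_\ell n^{(\ell+1)/2}/\Theta .\tag{2}$$
Since $x_{11}$ is independent of the rest, the event that $\Omega$, (2) and $x_{11}=1$ all hold has probability at least $\frac18$. On it $(I_0,\dots,I_{\ell-1})$ takes at most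
$$\prod_{q<\ell}\big(2C_\ell n^{(q+1)/2}+1\big)\le C'n^{\ell(\ell+1)/4}$$
values. So for some fixed tuple $(i_q)$ with $|i_q|\le C_\ell n^{(q+1)/2}$, this event intersected with $\{I_q=i_q\ \forall q<\ell\}$ has probability at least $\kappa n^{-\ell(\ell+1)/4}$, where $\kappa=1/(8C')$. None of this depends on $\alpha$.

**Step 4 (choice of the shift).** *We let $\alpha$ cancel the guessed value.* Put
$$\alpha=-1+\sum_{q<\ell}(-1)^q\Theta^{-q-1}i_q .$$
Since $\Theta^{-q-1}|i_q|\le C_\ell n^{(q+1)(1/2-c)}\to0$, we have $|\alpha|\le2$ for $n$ large. On the event just found, $x_{11}+\alpha+zu=-(-1)^\ell\Theta^{-\ell}J$, so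
$$\|(X+A)w\|=\Theta^{-\ell}|J|\le C_\ell n^{(\ell+1)/2}\Theta^{-\ell-1}=C_\ell n^{-(\ell+1)(c-1/2)},\qquad\|w\|\ge1 .$$
This proves the first claim, with $C=C_\ell$.

**Step 5 (consequences for $b$).** *We read off the constraint on admissible exponents.* If $b<(\ell+1)(c-\frac12)$ and $a>\ell(\ell+1)/4$, then for $n$ large $n^{-b}\ge C_\ell n^{-(\ell+1)(c-1/2)}$, so $\mathbb P(s(X+A)\le n^{-b})\ge\kappa n^{-\ell(\ell+1)/4}>n^{-a}$, and $b$ is not admissible. With $\ell=0$ this gives $b\ge c-\frac12$ for all $a>0$. For the rate, let $\ell$ be the largest integer with $\ell(\ell+1)/4<a$. Then $(\ell+2)^2>(\ell+1)(\ell+2)\ge4a$, so $\ell+1>2\sqrt a-1$ and $b\ge(2c-1)(\sqrt a-\frac12)$. $\square$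

## 4. Concentration of $R_iA_iw$, and why a union bound over one row fails

We turn to Theorem 2. By (1) we must bound the probability that $M_dw^{(d)}$ is tiny, and this is governed by concentration functions. For independent $x_1,\dots,x_n$ and $v\in\mathbb C^n$ put
$$Q(v;r)=\sup_{z\in\mathbb C}\mathbb P\Big(\Big|\sum_px_pv_p-z\Big|\le r\Big),$$
and for unit $w$ put $Q_i(w,\beta)=\sup_z\mathbb P(|R_iA_iw-z|\le\beta)$. Thus $Q_i(w,\beta)$ is $Q(A_iw;\beta)$ for the entries of $R_i$.

*Example.* Let the entries be Rademacher. For $v=e_1$, $Q(v;r)=\frac12$ for $r<1$. For $v=(n^{-1/2},\dots,n^{-1/2})$ the sum takes values spaced by $2n^{-1/2}$, so for $r<n^{-1/2}$ we get the largest binomial probability $\binom n{\lfloor n/2\rfloor}2^{-n}$, which lies between $\frac12n^{-1/2}$ and $n^{-1/2}$. For the same $v$, Chebyshev's inequality gives $Q(v;2)\ge\frac34$: the function $Q$ can change by a power of $n$ between scales.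

If $Q_d(w^{(d)},\beta)$ is small, independence of $R_d$ and $w^{(d)}$ gives what we want. The danger is that $w^{(d)}$ is *structured*, meaning that $Q_d(w^{(d)},\beta)\ge n^{-a'}$ for some fixed $a'$. A natural plan is to cover all structured $w$ by a finite net and, for each $w'$ in the net, to use that the $n-1$ other rows must be nearly orthogonal to $w'$: this has probability at most $\prod_{i\ne d}Q_i(w',\cdot)$. If all rows have the same law and all $A_i=I$, then all $Q_i$ agree with $Q_d$. One groups the $w$ by the size $\tau$ of this common value. The product is about $\tau^n$, and one needs a net of fewer than $\tau^{-n}$ points.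

With different $A_i$ this plan breaks at one point: the structure of $A_dw$ gives no information about $A_iw$. Let the entries be Rademacher, let $F$ be the unitary discrete Fourier matrix, whose first row and column have all entries $n^{-1/2}$, and let $A_d=F$, $A_i=I$ for $i\ne d$. For $w=e_1$ and $\beta<n^{-1/2}$ we have $Q_d(w,\beta)\le n^{-1/2}$ while $Q_i(w,\beta)=\frac12$ for all $i\ne d$. The net built from row $d$ at level $\tau\approx n^{-1/2}$ is allowed (in the bound below) to have $(C n^{1/4})^n$ points, while the product of the $Q_i$ is only $2^{-(n-1)}$. The union bound then yields nothing. For $w=F^*e_1$ the roles are exchanged.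

What gets past this point is to measure $w$ by the *geometric mean* of the $Q_i(w,\beta)$ over $i\ne d$. By definition its $(n-1)$-st power is the product that occurs in the union bound. And some row $j$ has $Q_j$ at least the geometric mean, so that a net built from row $j$ alone is small enough. In the example, the geometric mean at $e_1$ is $\frac12$, and any row $j\ne d$ serves.

Two further points need care. First, replacing $w$ by a net point $w'$ loses a factor $n^D$ in scale, and $Q$ may jump between scales. A pigeonhole over $L$ scales handles this. Second, the count must beat $\tau^{-n}$ by a genuine power: with exactly $(C/\tau)^n$ points, the constant $C^n$ alone would ruin the union bound. The following proposition supplies a gain of $n^{-1/4}$ per coordinate.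

**Proposition 4.** Fix $a',c_1,\gamma\ge0$. There are constants $C_*,C,n_1$ depending only on $a',c_1,\gamma,r_0,p_0,\Lambda$ such that the following holds for $n\ge n_1$, $r\in[n^{-\gamma},1]$, $\tau\in[\frac12n^{-a'},1]$ and independent $x_1,\dots,x_n$ satisfying (H). There is a finite set $\mathcal N\subset\mathbb C^n$ such that every $v$ with $\|v\|_2\le n^{c_1}$ and $Q(v;r)\ge\tau$ is within $\ell^\infty$-distance $C_*r$ of $\mathcal N$, and

1. if $\tau\ge n^{-1/8}$: $\ |\mathcal N|\le\exp(Cn^{1/4}\log n)$;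
2. if $\tau<n^{-1/8}$: $\ |\mathcal N|\le\exp(C\sqrt n\log^2n)\,\big(C_*\max(1,n^{-1/4}/\tau)\big)^n$.

We first show that this is enough.

## 5. Geometric mean, slow scales and the union bound: Theorem 2 from Proposition 4

Put $a'=a+2$, so $L=\lceil16a'\rceil$, and for $0\le t\le L$ let
$$\beta_t=n^{-c_1-1-(L-t)D} .$$
Then $\beta_0=n^{1/2-b}$, $\beta_L=n^{-c_1-1}$ and $\beta_{t+1}=n^D\beta_t$. Below, $C$ denotes constants that depend only on $a,B,c,c_1,r_0,p_0,\Lambda$ and may change from line to line; the same holds for what "$n$ large" means.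

**Step 1 (reduction to structured normals).** *We remove the rows $R_d$ for which independence alone suffices.* Let $f_d(w)=\mathbb P(|R_dA_dw+a_dw|\le\beta_0)\le Q_d(w,\beta_0)$ and
$$E_d=\big\{\|R_i\|_2\le n^B\ \forall i\ne d,\ f_d(w^{(d)})\ge n^{-a'}\big\}.$$
By (1) with $\varepsilon=n^{-b}$, the event in Theorem 2 is contained in the union over $d$ of the events $\{|M_dw^{(d)}|\le\beta_0,\ \max_k\|R_k\|_2\le n^B\}$. The $d$-th of these is contained in $E_d\cup\{|M_dw^{(d)}|\le\beta_0,\ f_d(w^{(d)})<n^{-a'}\}$. As $R_d$ is independent of $w^{(d)}$, the last event has probability at most $n^{-a'}$. So the left-hand side in Theorem 2 is at most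
$$n\cdot n^{-a'}+\sum_d\mathbb P(E_d)=n^{-a-1}+\sum_d\mathbb P(E_d).\tag{3}$$
It suffices to show $\mathbb P(E_d)\le e^{-c_2n}$ for $n$ large, with $c_2>0$ depending only on the allowed parameters. Fix $d$.

**Step 2 (geometric mean and a slow scale).** *We attach to each $w$ a scale $\beta_t$ at which the concentration hardly changes, and a row $j$ that witnesses it.* For unit $w$ set
$$g_t(w)=\Big(\prod_{i\ne d}Q_i(w,\beta_t)\Big)^{1/(n-1)},\qquad h_t(w)=\max\big(g_t(w),n^{-a'}\big).$$
Both are nondecreasing in $t$, with $h_0\ge n^{-a'}$ and $h_L\le1$. There is $t\in\{0,\dots,L-1\}$ with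
$$h_{t+1}(w)\le n^{1/16}h_t(w),\tag{4}$$
since otherwise $h_L>n^{L/16}h_0\ge n^{L/16-a'}\ge1$. Next, if $Q_d(w,\beta_0)\ge n^{-a'}$, then there is $j\in\{1,\dots,n\}$ with
$$Q_j(w,\beta_t)\ge h_t(w).\tag{5}$$
Indeed, if $h_t=g_t$, some $j\ne d$ has $Q_j$ at least the geometric mean. If $h_t=n^{-a'}$, take $j=d$, because $Q_d(w,\beta_t)\ge Q_d(w,\beta_0)\ge n^{-a'}$.

For $0\le t<L$, $1\le j\le n$ and $\tau\in\{2^{-s}:s\in\mathbb Z_{\ge0},\ 2^{-s}>\frac12n^{-a'}\}$, let $W_{t,\tau,j}$ be the set of unit $w$ that satisfy (4), $\tau\le h_t(w)<2\tau$ and $Q_j(w,\beta_t)\ge\tau$. Since $h_t(w)\in[n^{-a'},1]$, such a $\tau$ exists for every $w$. On $E_d$ we have $Q_d(w^{(d)},\beta_0)\ge f_d(w^{(d)})\ge n^{-a'}$, hence $w^{(d)}\in W_{t,\tau,j}$ for some triple $(t,\tau,j)$. There are $O(n\log n)$ triples.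

**Step 3 (a net for $W_{t,\tau,j}$).** *We pass from the net for $A_jw$ to a net for $w$, consisting of points of $W_{t,\tau,j}$ itself, so that (4) is available at the net points.* For $w\in W_{t,\tau,j}$ the vector $v=A_jw$ has $\|v\|_2\le n^{c_1}$ and $Q(v;\beta_t)\ge\tau$ for the entries of $R_j$. Let $\mathcal N$ be the set from Proposition 4 for these entries, with $r=\beta_t$ and $\gamma=c_1+1+LD$; note $n^{-\gamma}=\beta_0\le\beta_t\le1$. For each $v'\in\mathcal N$ for which some $w\in W_{t,\tau,j}$ has $\|A_jw-v'\|_\infty\le C_*\beta_t$, select one such $w$. The selected vectors form a deterministic set $\mathcal W_{t,\tau,j}\subset W_{t,\tau,j}$ with $|\mathcal W_{t,\tau,j}|\le|\mathcal N|$. Each $w\in W_{t,\tau,j}$ shares its net point $v'$ with a selected $w'$, so $\|A_j(w-w')\|_\infty\le2C_*\beta_t$, then $\|A_j(w-w')\|_2\le2C_*\sqrt n\,\beta_t$, and, by $s(A_j)\ge n^{-c_1}$,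
$$\|w-w'\|_2\le2C_*n^{c_1+1/2}\beta_t .$$

**Step 4 (union bound).** *We replace the random normal by a fixed vector.* On $E_d$ with $w=w^{(d)}\in W_{t,\tau,j}$ and $w'$ as above, for each $i\ne d$ we have $\|M_i\|_2\le n^{B+c_1}+n^c\le2n^{B+c+c_1}$ and $M_iw=0$, so
$$|M_iw'|=|M_i(w'-w)|\le4C_*n^{B+c+2c_1+1/2}\beta_t\le n^D\beta_t=\beta_{t+1}$$
as soon as $n\ge16C_*^2$. Hence $E_d$ is contained in a finite union of events $\{|M_iw'|\le\beta_{t+1}\ \forall i\ne d\}$ with $w'$ deterministic. The rows are independent, so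
$$\mathbb P(E_d)\le\sum_{t,\tau,j}\ \sum_{w'\in\mathcal W_{t,\tau,j}}\ \prod_{i\ne d}Q_i(w',\beta_{t+1}).\tag{6}$$

**Step 5 (two bounds for the product).** *One bound matches the net for small $\tau$, the other handles large $\tau$.* First, since $w'\in W_{t,\tau,j}$ satisfies (4),
$$\prod_{i\ne d}Q_i(w',\beta_{t+1})=g_{t+1}(w')^{n-1}\le\big(n^{1/16}h_t(w')\big)^{n-1}\le(2n^{1/16}\tau)^{n-1}.\tag{7}$$
Second, $\|A_iw'\|_2\ge n^{-c_1}$, so some coordinate of $A_iw'$ has modulus at least $n^{-c_1-1/2}$. Condition on all other entries of $R_i$. Then $|R_iA_iw'-z|\le\beta_{t+1}$ forces the corresponding entry of $R_i$ into a disc of radius $\beta_{t+1}n^{c_1+1/2}\le n^{-1/2}\le r_0$ for $n$ large. By (H), $Q_i(w',\beta_{t+1})\le1-p_0$, so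
$$\prod_{i\ne d}Q_i(w',\beta_{t+1})\le(1-p_0)^{n-1}\le e^{-p_0(n-1)}.\tag{8}$$

**Step 6 (conclusion).** *We compare net and product.* If $\tau\ge n^{-1/8}$, Proposition 4(1) and (8) bound the inner sum in (6) by $e^{Cn^{1/4}\log n}e^{-p_0(n-1)}$.

If $\tau<n^{-1/8}$, note $2n^{1/16}\tau\ge2\tau>n^{-a'}$, so the right side of (7) is at most $n^{a'}(2n^{1/16}\tau)^n$. With Proposition 4(2) the inner sum is at most
$$n^{a'}e^{C\sqrt n\log^2n}\big(2C_*n^{1/16}\max(\tau,n^{-1/4})\big)^n\le n^{a'}e^{C\sqrt n\log^2n}(2C_*)^n\,n^{-n/16},$$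
because $\max(\tau,n^{-1/4})\le n^{-1/8}$. This is $\exp(-\frac n{16}\log n+O(n))$.

Summing over the $O(n\log n)$ triples gives $\mathbb P(E_d)\le e^{-c_2n}$ for $n$ large. By (3) the left side in Theorem 2 is at most $n^{-a-1}+ne^{-c_2n}\le\frac12n^{-a}$ for $n$ large. This proves Theorem 2, given Proposition 4. $\square$

Here one sees the role of the gain $n^{-1/4}$: with the bound $(C_*/\tau)^n$ on the net, the last display would contain $(2C_*n^{1/16})^n$, which is useless.

## 6. Large concentration means almost sparse: Proposition 4(1)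

For a real random variable $Z$ put $Q^{\mathbb R}(Z;\lambda_0)=\sup_t\mathbb P(t\le Z\le t+\lambda_0)$. The *Kolmogorov–Rogozin inequality* (see Petrov, *Sums of Independent Random Variables*, Ch. III) says that for independent real $X_i$ and $0<\lambda_i\le\lambda_0$,
$$Q^{\mathbb R}\Big(\sum_iX_i;\lambda_0\Big)\le C_3\lambda_0\Big(\sum_i\lambda_i^2\big(1-Q^{\mathbb R}(X_i;\lambda_i)\big)\Big)^{-1/2},$$
with $C_3$ absolute. For $n$ Rademacher variables and $\lambda_i=\lambda_0=1$, each $Q^{\mathbb R}(X_i;1)=\frac12$, and the bound is $C_3(n/2)^{-1/2}$, of the order found in Section 4.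

**Proof of Proposition 4(1).** *We show that few coordinates of $v$ can exceed a constant times $r$.* Let $C_2=\sqrt2/r_0$ and $N=\#\{p:|v_p|\ge C_2r\}$. Take such a $p$, and suppose both $Q^{\mathbb R}(\operatorname{Re}(x_pv_p);2r)$ and $Q^{\mathbb R}(\operatorname{Im}(x_pv_p);2r)$ exceed $1-p_0/2$. Then $x_pv_p$ lies in a fixed square of side $2r$ with probability greater than $1-p_0$. The square lies in a disc of radius $\sqrt2r$, so $\mathbb P(|x_p-z|\le\sqrt2r/|v_p|)>1-p_0$ for some $z$. Since $\sqrt2r/|v_p|\le\sqrt2/C_2=r_0$, this contradicts (H). Hence, for the real parts or for the imaginary parts, at least $N/2$ indices satisfy $1-Q^{\mathbb R}(\cdot\,;2r)\ge p_0/2$.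

A disc of radius $r$ projects to intervals of length $2r$ on both axes. So the Kolmogorov–Rogozin inequality with all parameters equal to $2r$ gives, if $N\ge1$,
$$\tau\le Q(v;r)\le C_3\Big(\frac N2\cdot\frac{p_0}2\Big)^{-1/2},\qquad\text{that is}\qquad N\le\frac{4C_3^2}{p_0\tau^2}\le Cn^{1/4}.$$
Let $\mathcal N$ consist of the vectors supported on a set of at most $Cn^{1/4}$ coordinates with values in $r\mathbb Z[\mathrm i]\cap D(2n^{c_1})$ there. Round each $v_p$ with $|v_p|\ge C_2r$ to a nearest point of $r\mathbb Z[\mathrm i]$, at distance at most $r$ and of modulus at most $n^{c_1}+r\le2n^{c_1}$, and replace the other $v_p$ by $0$. The distance is at most $\max(1,C_2)r$. There are at most $(n+1)^{Cn^{1/4}}$ supports, and the grid has at most $(5n^{c_1}/r)^2\le n^C$ points, so $|\mathcal N|\le\exp(Cn^{1/4}\log n)$. $\square$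

## 7. Sumsets in a disc of fixed size

For part 2 we shall have a set $T$ of frequencies in a disc $D(\rho)$, and we want a larger set of frequencies, made of sums of few elements of $T$, that still lies in $D(2\rho)$. The natural attempt is Brunn–Minkowski: $\lambda(kT)\ge k^2\lambda(T)$. But $kT$ only lies in $D(k\rho)$. If we average $\lambda(kT\cap D(z,\rho))$ over centres $z\in D((k+1)\rho)$, where $D(z,\rho)=z+D(\rho)$, we get
$$\frac{\lambda(kT)\cdot\pi\rho^2}{\pi(k+1)^2\rho^2},$$
and from Brunn–Minkowski we can only say that this is at least $\frac{k^2}{(k+1)^2}\lambda(T)$: the gain is lost exactly. What helps is to fold the plane onto a torus whose periods are themselves sums of elements of $T$.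

We use *Kneser's theorem* (Math. Z. 66 (1956); for tori already Macbeath, Proc. Cambridge Philos. Soc. 49 (1953)): if $G$ is a compact connected abelian group with normalized Haar measure $\nu$ and $E,F\subset G$ are nonempty compact, then $\nu(E+F)\ge\min(\nu(E)+\nu(F),1)$. On the circle, two arcs of measures $\epsilon,\epsilon'$ with $\epsilon+\epsilon'\le1$ give equality.

**Lemma 5.** Let $T\subset D(\rho)$ be compact, $T=-T$, $0\in T$, $\lambda(T)>0$, and let $k\ge1$ be an integer. Then
$$\lambda\big(7kT\cap D(2\rho)\big)\ge\min\Big(\frac{k\lambda(T)}9,\frac{\rho^2}4\Big).$$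

Growth linear in $k$ is the right order. For $T=[-\frac\rho2,\frac\rho2]\times[-h,h]$ with $h\le\frac\rho2$, the set $kT\cap D(2\rho)$ lies in $[-2\rho,2\rho]\times[-kh,kh]$, of measure $8k\rho h=4k\lambda(T)$.

**Proof.** **Step 1 (the torus).** *We choose periods adapted to $T$.* Let $e\in T$ have maximal modulus; after a rotation, $e=|e|>0$. Let $h=\max_T|\operatorname{Im}\xi|$, which is positive because $\lambda(T)>0$, and choose $f\in T$ with $\operatorname{Im}f=h$ (possible by symmetry). Then $T\subset[-e,e]\times[-h,h]$ and $h\le e\le\rho$. Put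
$$i=\min(k,\lfloor\rho/e\rfloor)\ge1,\qquad j=\min(k,\lfloor\rho/h\rfloor)\ge1 .$$
The lattice $\mathbb Z\,ie+\mathbb Z\,jf$ has fundamental domain $\Delta=[0,ie)\times[0,jh)$: subtract a multiple of $jf$ to bring the imaginary part into $[0,jh)$, then a multiple of the real number $ie$ to bring the real part into $[0,ie)$; both multiples are unique. Moreover $\Delta\subset[0,\rho]^2\subset D(2\rho)$. Let $\pi$ be the projection to the torus, with Haar measure $\nu$ of total mass $ijeh$, so that $\pi$ preserves measure on $\Delta$.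

**Step 2 (multiplicity).** *We check that folding loses at most a factor 9.* Points of $T$ with the same image have imaginary parts in $[-h,h]$ that differ by multiples of $jh\ge h$: at most 3 values. Two such points with equal imaginary part differ by a multiple of $ie\ge e$, and real parts lie in $[-e,e]$: at most 3 points for each value. So $\pi$ is at most 9-to-1 on $T$ and $\nu(\pi(T))\ge\lambda(T)/9$. By Kneser's theorem and induction on the number of summands,
$$\nu(k\pi(T))\ge\min\Big(\frac{k\lambda(T)}9,\ ijeh\Big).$$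

**Step 3 (unfolding).** *We show that the representatives in $\Delta$ are sums of at most $7k$ elements of $T$.* Each point of $k\pi(T)=\pi(kT)$ has a unique representative $\zeta=\xi-q\,jf-p\,ie\in\Delta$ with $\xi\in kT$ and $p,q\in\mathbb Z$. Take imaginary parts: $|q|jh\le kh+jh$, so $|q|j\le k+j\le2k$. As $\pm f,0\in T$, we get $q\,jf\in2kT$. Then $|\operatorname{Re}(\xi-q\,jf)|\le ke+2ke=3ke$, so $|p|ie\le3ke+ie$ and $|p|i\le4k$, hence $p\,ie\in4kT$. Since $T=-T$, $\zeta\in kT+2kT+4kT=7kT$. Therefore $\lambda(7kT\cap\Delta)\ge\min(k\lambda(T)/9,\,ijeh)$.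

**Step 4 (size of the torus).** *We compare $ijeh$ with the two quantities in the claim.* If $i=k$ or $j=k$, then $ijeh\ge keh\ge k\lambda(T)/4$, because $\lambda(T)\le4eh$. Otherwise $i=\lfloor\rho/e\rfloor\ge\rho/(2e)$ and $j\ge\rho/(2h)$, so $ijeh\ge\rho^2/4$. $\square$

## 8. From concentration to a large set of almost-periods

We begin the proof of Proposition 4(2). Put
$$\rho=1/r,\qquad k=\lceil n^{1/4}\rceil .$$
From now on $C$ depends only on $a',c_1,\gamma,r_0,p_0,\Lambda$, and $n\ge2$.

**Step 1 (Esseen-type bound).** *We bound concentration by an integral of the characteristic function.* Let $\phi_Z(\xi)=\mathbb Ee^{\mathrm i\operatorname{Re}(\xi Z)}$. Then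
$$\sup_z\mathbb P(|Z-z|\le r)\le\pi r^2\int_{D(\rho)}|\phi_Z(\xi)|\,d\lambda(\xi).\tag{9}$$
Let $\mathcal K=1_{D(1/2)}*1_{D(1/2)}$; it is supported in $D(1)$ and $0\le\mathcal K\le\pi/4$. Its transform
$$\widehat{\mathcal K}(z)=\int\mathcal K(\xi)e^{\mathrm i\operatorname{Re}(\xi z)}d\lambda(\xi)=\Big(\int_{D(1/2)}e^{\mathrm i\operatorname{Re}(\xi z)}d\lambda(\xi)\Big)^2$$
is nonnegative, since by symmetry the inner integral equals $\int_{D(1/2)}\cos\operatorname{Re}(\xi z)\,d\lambda$, a real number. For $|z|\le1$ we have $|\operatorname{Re}(\xi z)|\le\frac12$, so $\widehat{\mathcal K}(z)\ge(\frac\pi4\cos\frac12)^2\ge\frac14$. Hence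
$$\mathbb P(|Z-z_0|\le r)\le4\,\mathbb E\,\widehat{\mathcal K}\Big(\frac{Z-z_0}r\Big)\le4\int\mathcal K(\xi)\,|\phi_Z(\xi/r)|\,d\lambda(\xi)\le\pi\int_{D(1)}|\phi_Z(\xi/r)|\,d\lambda(\xi),$$
and the substitution $\xi\mapsto r\xi$ gives (9).

**Step 2 (subadditive functions $\psi_p$).** *We bound $|\phi|$ by a quantity that behaves well under sums of frequencies.* Let $x_p'$ be an independent copy of $x_p$, $y_p=x_p-x_p'$, and $G_p=\{r_0<|y_p|\le2\Lambda\}$. Conditioning on $x_p'$, (H) gives $\mathbb P(|y_p|>r_0)\ge p_0$; also $\mathbb P(|y_p|>2\Lambda)\le2\cdot p_0/4$. So $\mathbb P(G_p)\ge p_1:=p_0/2$. Set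
$$\psi_p(u)=\Big(\mathbb E\big[\sin^2(\tfrac12\operatorname{Re}(uy_p));G_p\big]\Big)^{1/2}.$$
Since $|\sin(s+t)|\le|\sin s|+|\sin t|$, Minkowski's inequality gives $\psi_p(u+u')\le\psi_p(u)+\psi_p(u')$. Further, $\psi_p$ is even and continuous, $\psi_p\le1$, and $\psi_p(u)\le\Lambda|u|$, because $|\frac12\operatorname{Re}(uy_p)|\le\Lambda|u|$ on $G_p$. Finally
$$|\phi_{x_p}(u)|^2=\mathbb E\cos\operatorname{Re}(uy_p)=1-2\,\mathbb E\sin^2(\tfrac12\operatorname{Re}(uy_p))\le1-2\psi_p(u)^2\le e^{-2\psi_p(u)^2}.$$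
For $v\in\mathbb C^n$ let $\Psi(\xi)=\big(\sum_p\psi_p(\xi v_p)^2\big)^{1/2}$. It is even, continuous and subadditive, and $\Psi(0)=0$. The characteristic function of $\sum_px_pv_p$ at $\xi$ is $\prod_p\phi_{x_p}(\xi v_p)$, of modulus at most $e^{-\Psi(\xi)^2}$.

*Example.* Let the $x_p$ be Rademacher, $r_0=\frac12$, $\Lambda=1$. Then $y_p\in\{0,\pm2\}$, $G_p=\{|y_p|=2\}$ has probability $\frac12$, and $\psi_p(u)^2=\frac12\sin^2(\operatorname{Re}u)$. For $v=(n^{-1/2},\dots,n^{-1/2})$ we get $\Psi(\xi)^2=\frac n2\sin^2(\operatorname{Re}\xi/\sqrt n)$. If $2s_0<n$, the set where $\Psi^2\le s_0$ is a union of vertical strips around the lines $\operatorname{Re}\xi\in\pi\sqrt n\,\mathbb Z$, of half-width $\sqrt n\arcsin\sqrt{2s_0/n}$, a number between $\sqrt{2s_0}$ and $\frac\pi2\sqrt{2s_0}$.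

**Step 3 (the sets $T$ and $U$).** *We find many frequencies at which $\Psi$ is small, and enlarge this set by Lemma 5.* Let $v$ satisfy $\|v\|_2\le n^{c_1}$ and $Q(v;r)\ge\tau$. By (9), $\tau\le\pi r^2\int_{D(\rho)}e^{-\Psi^2}d\lambda$. Let
$$s_0=\log(2\pi^2/\tau)\le C\log n,\qquad T=\{\xi\in D(\rho):\Psi(\xi)^2\le s_0\}.$$
The part of $D(\rho)$ where $\Psi^2>s_0$ contributes at most $\pi r^2\cdot\pi\rho^2\cdot e^{-s_0}=\tau/2$. So $\pi r^2\lambda(T)\ge\tau/2$, that is, $\lambda(T)\ge\tau\rho^2/(2\pi)$. The set $T$ is compact, symmetric and contains $0$. By Lemma 5 and $18\pi\le60$, the compact set $U=7kT\cap D(2\rho)$ satisfies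
$$\lambda(U)\ge\tfrac1{60}\rho^2\min(1,k\tau),\qquad\Psi^2\le49k^2s_0\ \text{ on }U;\tag{10}$$
the second bound is subadditivity: $\Psi\le7k\sqrt{s_0}$ on $7kT$.

This is the trade that produces the gain. The measure has grown by a factor of order $k$, while $\Psi^2$ is now at most $49k^2s_0=O(\sqrt n\log n)$, still far below $n$.

**Step 4 (good indices).** *We turn the bound on the sum $\Psi^2$ into bounds for most single coordinates.* Write $\operatorname{avg}_U$ for the average over $\xi\in U$ and let $\eta=p_1/60$. By (10), $\sum_p\operatorname{avg}_U\psi_p(\xi v_p)^2\le49k^2s_0$. So all but at most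
$$n'=\lfloor49k^2s_0/\eta\rfloor$$
indices $p$ are *good*, meaning $\operatorname{avg}_U\psi_p(\xi v_p)^2\le\eta$. To make $n'$ independent of $v$, note that $s_0$ depends only on $\tau$. We have $n'\le C\sqrt n\log n$.

## 9. Dual sets are small, and a few frequencies describe them

**Step 5 (measure of the dual sets).** *A good coordinate $v_p$ is confined to a set that is small because $U$ is large.* Let
$$V_p=\{u\in\mathbb C:\operatorname{avg}_U\psi_p(\xi u)^2\le15\eta\},\qquad H(z)=\frac1{\lambda(U)}\int_Ue^{\mathrm i\operatorname{Re}(\xi z)}d\lambda(\xi),$$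
so $|H|\le1$. As $\sin^2(\theta/2)=(1-\cos\theta)/2$, we have $\operatorname{avg}_U\psi_p(\xi u)^2=\frac12\big(\mathbb P(G_p)-\mathbb E[\operatorname{Re}H(uy_p);G_p]\big)$. So for $u\in V_p$,
$$\mathbb E[\operatorname{Re}H(uy_p);G_p]\ge\mathbb P(G_p)-30\eta=\mathbb P(G_p)-\frac{p_1}2\ge\tfrac12\mathbb P(G_p).$$
By Cauchy–Schwarz, $\mathbb E[|H(uy_p)|^2;G_p]\ge\big(\tfrac12\mathbb P(G_p)\big)^2/\mathbb P(G_p)=\frac14\mathbb P(G_p)\ge p_1/4$. Integrate over $u\in V_p$. The map $u\mapsto uy_p$ multiplies area by $|y_p|^2>r_0^2$ on $G_p$, and Plancherel's theorem in $\mathbb R^2$ gives $\int|H|^2d\lambda=(2\pi)^2/\lambda(U)$. Hence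
$$\frac{p_1}4\lambda(V_p)\le\mathbb E\big[|y_p|^{-2};G_p\big]\int|H|^2d\lambda\le\frac{4\pi^2}{r_0^2\,\lambda(U)}.\tag{11}$$

*Example, continued.* For Rademacher $x_p$ and $v=(n^{-1/2},\dots,n^{-1/2})$, each $\xi\in U$ has $\operatorname{Re}\xi=\pi\sqrt n\,j+\theta$ with $j\in\mathbb Z$ and $|\theta|\le7k\cdot\frac\pi2\sqrt{2s_0}$. For $u=q/\sqrt n$ with $q\in\mathbb Z$ we find $\psi_p(\xi u)^2=\frac12\sin^2(\theta q/\sqrt n)\le\theta^2q^2/(2n)$, so $u\in V_p$ as long as $|\theta q|\le\sqrt{30\eta n}$. Thus $V_p$ contains the points $q/\sqrt n$ for $|q|$ up to a constant times $\sqrt n/(k\sqrt{s_0})$. For $\tau$ of order $n^{-1/2}$ their number is of order $1/(k\tau)$, up to the factor $\sqrt{s_0}$. This is the size permitted below.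

**Step 6 (counting grid points).** *We pass from area to the number of grid points.* Let $c_0=\sqrt{\eta/8}/\Lambda<1$ and $\mathcal G=c_0r\,\mathbb Z[\mathrm i]\cap D(2n^{c_1})$; then $|\mathcal G|\le(5n^{c_1}/(c_0r))^2\le n^C$. If $|u-g|\le c_0r$ and $\xi\in U\subset D(2\rho)$, then $\psi_p(\xi(u-g))\le\Lambda\cdot2\rho\cdot c_0r=2\Lambda c_0$. By subadditivity and $(s+t)^2\le2s^2+2t^2$,
$$\operatorname{avg}_U\psi_p(\xi g)^2\le2\operatorname{avg}_U\psi_p(\xi u)^2+8\Lambda^2c_0^2=2\operatorname{avg}_U\psi_p(\xi u)^2+\eta,\tag{12}$$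
and the same holds with $u,g$ exchanged. So if $g\in\mathcal G$ has $\operatorname{avg}_U\psi_p(\xi g)^2\le7\eta$, the half-open square of side $c_0r$ centred at $g$ lies in $V_p$. These squares are disjoint. By (11), (10) and $\rho r=1$,
$$\#\{g\in\mathcal G:\operatorname{avg}_U\psi_p(\xi g)^2\le7\eta\}\le\frac{\lambda(V_p)}{c_0^2r^2}\le\frac{16\pi^2\cdot60}{p_1r_0^2c_0^2}\max\Big(1,\frac1{k\tau}\Big)\le\mathcal M,\tag{13}$$
where
$$\mathcal M:=C_*\max\Big(1,\frac1{k\tau}\Big),\qquad C_*=\max\Big(1,\frac{\sqrt2}{r_0},\frac{960\pi^2}{p_1r_0^2c_0^2}\Big).$$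
The term $\sqrt2/r_0$ makes the same $C_*$ serve for part 1.

At this point each good coordinate of $v$ is, up to rounding, in a set of at most $\mathcal M$ grid points. But these sets depend on $U$, hence on $v$, and a net must be fixed before $v$ is known. So we must show that only few families of sets can occur.

**Step 7 (sampling).** *We replace $U$ by $O(\log n)$ frequencies from a polynomial-size grid.* Recall Hoeffding's inequality: for i.i.d. $Z_1,\dots,Z_S\in[0,1]$, $\mathbb P(|\frac1S\sum_\sigma Z_\sigma-\mathbb EZ_1|>\eta)\le2e^{-2S\eta^2}$. Let $\xi_1,\dots,\xi_S$ be i.i.d. uniform on $U$, with $S=\lceil C\log n\rceil$ and $C$ such that $2n|\mathcal G|e^{-2S\eta^2}<1$. By a union bound over $p\le n$ and $g\in\mathcal G$, some choice satisfies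
$$\Big|\frac1S\sum_\sigma\psi_p(\xi_\sigma g)^2-\operatorname{avg}_U\psi_p(\xi g)^2\Big|\le\eta\qquad\text{for all }p\le n,\ g\in\mathcal G .$$
Put $\delta=\eta/(4\Lambda n^{c_1})<1$ and round each $\xi_\sigma$ to a point $\xi'_\sigma\in\mathcal X:=\delta\,\mathbb Z[\mathrm i]\cap D(2\rho+1)$ with $|\xi_\sigma-\xi'_\sigma|\le\delta$. For $g\in\mathcal G$ subadditivity and evenness give $|\psi_p(\xi_\sigma g)-\psi_p(\xi'_\sigma g)|\le\psi_p((\xi_\sigma-\xi'_\sigma)g)\le\Lambda\delta\cdot2n^{c_1}=\eta/2$, so, as $\psi_p\le1$, $\psi_p^2$ changes by at most $\eta$. For $\xi'\in\mathcal X^S$ define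
$$\Gamma_p(\xi')=\Big\{g\in\mathcal G:\frac1S\sum_\sigma\psi_p(\xi'_\sigma g)^2\le5\eta\Big\}.$$
For the tuple just constructed, sampling and rounding together cost at most $2\eta$. So:

- every $g\in\mathcal G$ with $\operatorname{avg}_U\psi_p(\xi g)^2\le3\eta$ lies in $\Gamma_p(\xi')$;
- every $g\in\Gamma_p(\xi')$ has $\operatorname{avg}_U\psi_p(\xi g)^2\le7\eta$, hence $|\Gamma_p(\xi')|\le\mathcal M$ for all $p$ by (13).

For each $p$ let $g_p\in\mathcal G$ be a nearest point of $c_0r\,\mathbb Z[\mathrm i]$ to $v_p$; then $|v_p-g_p|\le c_0r\le r$, and indeed $|g_p|\le n^{c_1}+1\le2n^{c_1}$. If $p$ is good, (12) gives $\operatorname{avg}_U\psi_p(\xi g_p)^2\le2\eta+\eta=3\eta$, so $g_p\in\Gamma_p(\xi')$.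

**Step 8 (the net).** *We collect all possibilities and count them.* Let $\mathcal N$ be the set of all vectors obtained as follows: choose $\xi'\in\mathcal X^S$ with $|\Gamma_p(\xi')|\le\mathcal M$ for all $p$; choose $J\subset\{1,\dots,n\}$ with $|J|\le n'$; choose arbitrary values in $\mathcal G$ on $J$, and values in $\Gamma_p(\xi')$ for $p\notin J$. This $\mathcal N$ depends only on $r,\tau,n$, the laws of the $x_p$ and the fixed constants, not on $v$.

Given an admissible $v$, take the tuple $\xi'$ of Step 7, let $J$ be the set of indices that are not good, and take the vector $(g_p)_p$. It belongs to $\mathcal N$, and it is within $\ell^\infty$-distance $r\le C_*r$ of $v$.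

For the count, $|\mathcal X|\le((4\rho+2)/\delta+1)^2\le n^C$, so there are at most $|\mathcal X|^S\le e^{C\log^2n}$ tuples. The set $J$ and the values on it cost at most $(n+1)^{n'}|\mathcal G|^{n'}\le e^{C\sqrt n\log^2n}$. The remaining values cost at most $\mathcal M^n$, since $\mathcal M\ge1$. As $k\ge n^{1/4}$, $\mathcal M\le C_*\max(1,n^{-1/4}/\tau)$. Altogether
$$|\mathcal N|\le\exp(C\sqrt n\log^2n)\,\big(C_*\max(1,n^{-1/4}/\tau)\big)^n .$$
This proves Proposition 4(2). With Section 5, Theorem 2 follows, and with the deduction in Section 1, so does Theorem 1. $\blacksquare$
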